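# Equal classes in the Grothendieck ring do not force birationality

All fields in these notes have characteristic $0$.

## 1. Three statements about smooth projective $X,Y$ with $[X]=[Y]$

**Theorem A.** Let $m=\mathbb Q(s)$, let $\sigma\in\mathrm{Aut}(m)$ be the automorphism of order 4 with $\sigma(s)=\frac{1+s}{1-s}$ (so $\sigma^2(s)=-1/s$), and let $k_0=m^{\langle\sigma\rangle}$ (isomorphic to $\mathbb Q(t)$ by Lüroth). There are smooth connected projective threefolds $D,D'$ over $k_0$ with $[D]=[D']$ in $K_0(\mathrm{Var}_{k_0})$ which are not birational over $k_0$.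

**Theorem B.** There are smooth projective geometrically integral fourfolds $D,D'$ over $\mathbb Q$ with $[D]=[D']$ in $K_0(\mathrm{Var}_{\mathbb Q})$ such that $D_\Omega,D'_\Omega$ are not birational for any algebraically closed field $\Omega$ of characteristic $0$. Hence for every field $k$ of characteristic $0$: $[D_k]=[D'_k]$ in $K_0(\mathrm{Var}_k)$, but $D_k,D'_k$ are not birational over $k$.

**Proposition C.** Let $X,Y$ be smooth connected projective over a field $k$ of characteristic $0$ with $[X]=[Y]$ in $K_0(\mathrm{Var}_k)$. They are birational if (i) $X_{\bar k}$ is not uniruled (its components are conjugate, so all or none are uniruled), or (ii) $\dim X\le1$, or (iii) $k=\bar k$ and $\dim X=2$.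

Let us unpack this. A variety over $k$ is a reduced separated scheme of finite type over $k$; it need not be irreducible or connected. The group $K_0(\mathrm{Var}_k)$ is generated by isomorphism classes $[X]$ of varieties, with the scissor relations $[X]=[Z]+[X\setminus Z]$ for closed $Z\subseteq X$, and it is a ring under $[X][Y]=[X\times_kY]$. Put $\mathbb L=[\mathbb A^1]$; for instance $[\mathbb P^n]=1+\mathbb L+\dots+\mathbb L^n$. The class remembers a variety up to cutting and pasting, and also up to whatever cancellation the group structure allows.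

Two integral varieties are birational if they have isomorphic nonempty open subsets, that is, isomorphic function fields over $k$. They are *stably birational* if $X\times\mathbb P^a$ and $Y\times\mathbb P^b$ are birational for some $a,b$. For example, $\mathbb P^1$ and a point are stably birational and not birational. The theorem of Larsen–Lunts says: if $X,Y$ are smooth connected projective over $k$ and $[X]=[Y]$, then $X$ and $Y$ are stably birational. The question is whether "stably" can be dropped, and Theorems A and B say that it cannot.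

Connectedness matters in the question. Blowing up a point replaces it by a $\mathbb P^1$, so $[\mathrm{Bl}_p\mathbb P^2]=1+2\mathbb L+\mathbb L^2$. Hence $\mathrm{Bl}_p\mathbb P^2\sqcup\operatorname{Spec}k$ and $\mathbb P^2\sqcup\mathbb P^1$ have the same class $2+2\mathbb L+\mathbb L^2$, although their components do not match. Producing equalities between disjoint unions is easy; we shall meet this difficulty again in Section 4.

In Theorem A the threefolds are connected over $k_0$ but not geometrically connected: the field $m$, of degree $4$ over $k_0$, sits inside their function fields. Theorem A already answers the question negatively, and Theorem B does so over every field at once. The arguments below do not decide the question for geometrically connected threefolds, in particular for threefolds over algebraically closed fields, or for surfaces over non-closed fields.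

## 2. Relative classes, Weil restriction, twists, and maps out of rational fibres

**Relative Grothendieck rings.** Let $B$ be a reduced scheme of finite type over a field, or the spectrum of a field. $K_0(\mathrm{Var}_B)$ is defined like $K_0(\mathrm{Var}_k)$, from separated $B$-schemes of finite type, with $[A]=[A_{red}]$ and product $\times_B$. A morphism $B'\to B$ induces a base change ring homomorphism $K_0(\mathrm{Var}_B)\to K_0(\mathrm{Var}_{B'})$. Forgetting the base, when it makes sense, is an additive map denoted $\pi_*$. I shall use three facts.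

1. If $B$ is a finite disjoint union of locally closed pieces $B_i$, then $K_0(\mathrm{Var}_B)=\bigoplus_iK_0(\mathrm{Var}_{B_i})$ as rings: cut every $B$-scheme along the pieces. So identities may be checked piece by piece.
2. If $B$ is integral with generic point $\eta$, and two classes over $B$ become equal in $K_0(\mathrm{Var}_\eta)$, they are equal over some nonempty open $U\subset B$. Indeed the equality is a finite combination of isomorphisms and scissor relations of finite type $\eta$-schemes; each extends over some open set, and two extensions of one $\eta$-scheme become isomorphic over a smaller open set.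
3. If $P\to A$ is Zariski-locally trivial with fibre $\Phi$, then $[P]=[\Phi][A]$. This applies to projective bundles of vector bundles and to vector bundle torsors trivial over a Zariski cover.

**Finite étale algebras.** A finite étale $F$-algebra $A$ corresponds to the finite set $\mathrm{Hom}_F(A,\bar F)$ with its Galois action. Products correspond to disjoint unions, tensor products to products, and field factors to orbits. Write $[A]=[\operatorname{Spec}A]$. The example we need: $f\in F[x]$ is a cubic with Galois group $S_3$ and discriminant $a$, $K=F[x]/(f)=F(\theta)$, $J=F(\sqrt a)$. Then $K$ corresponds to $\{1,2,3\}$ and $J$ to $\{\pm\}$ with the sign action. The set $\{\pm\}\times\{1,2,3\}$ is a free orbit, so $M=J\otimes_FK$ is a field, the Galois closure of $K$. Similarly $\{1,2,3\}^2$ is the diagonal plus a free orbit. So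
$$K\otimes_FK\cong K\times M,\qquad [J][K]=[M],\qquad [K][M]=3[M].\tag{1}$$

**Weil restriction.** Let $A$ be a finite étale $F$-algebra, $B$ an $F$-scheme, $B_A=B\times_F\operatorname{Spec}A$, and $Y$ quasi-projective over $B_A$. The Weil restriction $R_{B_A/B}(Y)$ is the $B$-scheme whose $T$-points are the $B_A$-morphisms $T_A\to Y$. It commutes with base change, respects open and closed immersions, and is geometrically the product of the conjugates of $Y$ over the embeddings of $A$. When the base is clear I write $R_{A/F}$.

*Example.* $R_{J/F}\mathbb A^1=\mathbb A^2$ with coordinates $y=y_1+\sqrt a\,y_2$, and the norm is $N(y)=y_1^2-ay_2^2$. Over $J$ the norm is a product $y_+y_-$, so $\{N=0\}$ minus the origin consists of two conjugate copies of $\mathbb G_m$, i.e. it is $\mathbb G_{m,J}$ regarded over $F$. Thus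
$$[\{N=0\}]=1+(\mathbb L-1)[J],\qquad [R_{J/F}\mathbb G_m]=\mathbb L^2-1-(\mathbb L-1)[J].\tag{2}$$

**Index principle.** Suppose $Q$ is an $F$-scheme such that $Q_{\bar F}$ is a disjoint union of open pieces $Q_1,Q_2,Q_3$, permuted by Galois as the roots of $f$ are. The piece with index $\theta$ is defined over $K$; call it $Q^{(\theta)}\subset Q_K$. The composite $Q^{(\theta)}\subset Q_K\to Q$ is an isomorphism of $F$-schemes, since over $\bar F$ the left side is $Q_1\sqcup Q_2\sqcup Q_3$. So $[Q]$ is the pushforward to $F$ of the class of the $K$-scheme $Q^{(\theta)}$.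

**Twists.** For an automorphism $\delta$ of a field $m$ and an $m$-variety $X$ let ${}^\delta X=X\otimes_{m,\delta}m$, i.e. apply $\delta$ to the coefficients. Then ${}^\delta({}^{\delta'}X)={}^{\delta\delta'}X$, and projection gives ${}^\delta X\cong X$ as schemes (over any subfield fixed by $\delta$). If $\Psi:m(Y)\to m(X)$ is a field isomorphism with $\Psi(m)=m$ and $\Psi|_m=\delta$, then $h\otimes c\mapsto\Psi(h)c$ is an $m$-isomorphism $m({}^\delta Y)=m(Y)\otimes_{m,\delta}m\cong m(X)$.

*Example.* Over $\mathbb Q(\sqrt2)$ let $X:x^2+y^2=\sqrt2z^2$ and let $\delta(\sqrt 2)=-\sqrt2$. Then ${}^\delta X:x^2+y^2=-\sqrt2z^2$. Under the embedding with $\sqrt2>0$ the first has real points and the second has none, so they are not isomorphic over $\mathbb Q(\sqrt2)$. They are isomorphic as $\mathbb Q$-schemes.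

**Rational maps and rational fibres.** Two lemmas will be used again and again.

**Lemma 2.1.** Let $P\to A$ be a dominant morphism of integral $k$-varieties with geometrically integral generic fibre, and $\phi:P\dashrightarrow T$ a dominant rational map to an integral $k$-variety. If $\phi$ is constant on the geometric generic fibre of $P\to A$, then $\phi^*k(T)\subset k(A)$.

*Proof.* For a regular function $h$ on a suitable affine open subset of $T$, the function $\phi^*h\in k(P)$ becomes, in the function field of the geometric generic fibre, an element of $\overline{k(A)}$. So $\phi^*h$ is algebraic over $k(A)$. As the generic fibre is geometrically integral, $k(A)$ is algebraically closed in $k(P)$, so $\phi^*h\in k(A)$. $\square$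

**Lemma 2.2.** Let $T$ be projective over an algebraically closed field $\Omega$ such that every morphism $\mathbb P^1\to T$ is constant. Then every rational map from a rational variety to $T$ is constant. This applies to smooth curves $T$ of genus $\ge1$.

*Proof.* Let $\phi:V\to T$ be a morphism on a nonempty open $V\subset\mathbb A^n$. For $p\ne q$ in $V$ the restriction of $\phi$ to the line through $p,q$ extends to a morphism $\mathbb P^1\to T$, since $T$ is projective. It is constant, so $\phi(p)=\phi(q)$. Curves of genus $\ge1$ receive no nonconstant map from $\mathbb P^1$ by Lüroth. $\square$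

## 3. Points, curves, surfaces over $\bar k$, and non-uniruled varieties: Proposition C

A variety $X$ over an algebraically closed field is *uniruled* if there is a dominant rational map $T\times\mathbb P^1\dashrightarrow X$ that is not constant on $\{\tau\}\times\mathbb P^1$ for general $\tau\in T$. For example $\Gamma\times\mathbb P^1$ is uniruled. A point is not uniruled, and a curve is uniruled exactly when it is rational.

*Common preparation.* Let $X,Y$ be as in Proposition C. First, $\dim X=\dim Y$. The data giving $[X]=[Y]$ descend to a finitely generated field, which embeds in $\mathbb C$. The Hodge–Deligne polynomial is a ring homomorphism $K_0(\mathrm{Var}_{\mathbb C})\to\mathbb Z[u,v]$, equal to $\sum(-1)^{p+q}h^{p,q}u^pv^q$ on smooth projective varieties. For pure dimension $d$ it has degree $2d$, with $(uv)^d$ occurring with the number of components as coefficient. By Larsen–Lunts and equality of dimensions,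
$$k(X)(t_1,\dots,t_n)\cong k(Y)(u_1,\dots,u_n)\tag{3}$$
for some $n$; identify the two fields.

*Proof of (i).* The purpose is to show that the dominant map $\phi:Y\times\mathbb P^n\dashrightarrow X$ given by (3) ignores $\mathbb P^n$. Suppose it is not constant on the geometric generic fibre over $Y$. Over $\bar k$, a component $Y_1\times\mathbb P^n$ maps dominantly to a component $X_1$ of $X_{\bar k}$, and for general $y\in Y_1$ the map $\phi_y:\mathbb P^n\dashrightarrow X_1$ is not constant. Take $T=Y_1\times\mathbb P^n\times\mathbb P^n$ and send $(y,p,q)$ and a parameter on the line $\overline{pq}$ to the image of the corresponding point. This is dominant, and not constant on the line when $\phi_y(p)\neq\phi_y(q)$. So $X_1$ is uniruled, contrary to hypothesis. By Lemma 2.1, $k(X)\subset k(Y)$. The transcendence degrees agree, so $k(Y)$ is algebraic over $k(X)$. As $k(Y)\subset k(X)(t)$ and $k(X)$ is algebraically closed in $k(X)(t)$, we get $k(X)=k(Y)$.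

*Proof of (ii).* Points are not uniruled, so dimension $0$ follows from (i). In dimension $1$, by (i) and symmetry we may assume that both curves are geometrically uniruled, hence conics over their fields of constants. The isomorphism (3) identifies these fields with one field $l$, the algebraic closure of $k$. Restrict the rational map $Y\times\mathbb P^n\dashrightarrow X$ over $l$ to $Y\times\{p\}$ for a general $p\in\mathbb P^n(l)$: this gives an $l(Y)$-point of $X$. Symmetrically $Y$ has an $l(X)$-point. By Amitsur's theorem the kernel of $\mathrm{Br}(l)\to\mathrm{Br}(l(Y))$ is generated by the quaternion class of $Y$. So the classes of $X$ and $Y$ generate the same subgroup of $\mathrm{Br}(l)$. Each has order at most $2$, so they are equal, and the conics are isomorphic.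

*Proof of (iii).* By (i) and symmetry, assume both surfaces are uniruled, hence birational to $\Gamma\times\mathbb P^1$ and $\Gamma'\times\mathbb P^1$ with curves $\Gamma,\Gamma'$. If $g(\Gamma)>0$, the map $\Gamma'\times\mathbb P^{n+1}\dashrightarrow\Gamma$ is constant on the geometric generic fibre over $\Gamma'$ (Lemma 2.2), so $k(\Gamma)\subset k(\Gamma')$. This extension is algebraic, and $k(\Gamma)$ is algebraically closed in $k(X)(t)\supset k(\Gamma')$, so $k(\Gamma)=k(\Gamma')$. If $g(\Gamma')>0$, argue symmetrically. Otherwise both curves, and both surfaces, are rational. $\square$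

So a counterexample must be uniruled, and the fibres of the ruling must carry the difference between rational and stably rational.

## 4. Zero divisors $(\mathbb L-1)^2$ and $\mathbb L^4$, and a descent identity

**A pair of surfaces that agrees up to $(\mathbb L-1)^2$.** A sensible start is a surface over a non-closed field that is stably rational and not rational. Let $f=x^3+px+q\in F[x]$ have group $S_3$, with $J,K,M$ as in Section 2, and let $X_f$ be the conic bundle surface $N_{J/F}(y)=f(x)$, suitably compactified. In Section 7 we prove that $X_f$ is not $F$-rational, and in Section 5 we prove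
$$(\mathbb L-1)^2([X_f]-y_f)=0,\qquad y_f=1+\mathbb L^2+\mathbb L(1+[J]+[M]-[K]).\tag{4}$$
To remove the negative term, blow up a closed point of $X_f$ with residue field $K$ (it exists by Section 6); this adds $\mathbb L[K]$. On the other hand, embed $\operatorname{Spec}(J\times M)$ into a line in $\mathbb P^2$, by distinct primitive elements. The blow-up of $\mathbb P^2$ there has class $1+\mathbb L+\mathbb L^2+\mathbb L[J]+\mathbb L[M]$. Thus $X_1=\mathrm{Bl}_{\operatorname{Spec}K}X_f$, which is not rational, and $P_1=\mathrm{Bl}_{\operatorname{Spec}(J\times M)}\mathbb P^2$, which is rational, satisfy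
$$(\mathbb L-1)^2([X_1]-[P_1])=0 .$$
If $(\mathbb L-1)^2$ could be cancelled, we would be done with surfaces. This is the exact point where the approach stops. The class $t$ of the affine part of $X_f$ is found by computing one auxiliary class twice; $t$ enters with coefficient $1-\mathbb L+\mathbb L^2$ in one computation and $\mathbb L$ in the other, so only $(\mathbb L-1)^2t$ gets determined. We have no right to divide.

**Multiplying by a class on which $(\mathbb L-1)^2$ is invertible.** In Section 8 we construct genus one curves $S,S'$ with $\mathbb L^4([S]-[S'])=0$. One checks by multiplying out that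
$$T^4(5-4T)=1-(T-1)^2(4T^3+3T^2+2T+1).\tag{5}$$

**Lemma 4.1.** In a commutative ring with an element $\mathbb L$, if $\mathbb L^4\Theta=0$ and $(\mathbb L-1)^2z=0$, then $\Theta z=0$.

*Proof.* By (5), $1=\mathbb L^4(5-4\mathbb L)+(\mathbb L-1)^2(4\mathbb L^3+3\mathbb L^2+2\mathbb L+1)$. Multiply by $\Theta z$; both terms vanish. $\square$

So $([S]-[S'])([X_1]-[P_1])=0$, a relation with no cofactor left. But it reads
$$[S\times X_1]+[S'\times P_1]=[S'\times X_1]+[S\times P_1],$$
an equality of *disconnected* varieties, and this is the second obstruction. It cannot be removed by cancelling inside $K_0$ of the same field: if $[S\times X_1]=[S'\times X_1]$ for geometrically connected genus one curves, then by Larsen–Lunts $S\times X_1\times\mathbb P^a$ and $S'\times X_1\times\mathbb P^a$ are birational (the dimensions agree), and Lemmas 2.1 and 2.2 give that the function fields of $S$ and $S'$ contain each other, so $S\cong S'$.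

**Descent.** The way out is to take $S'$ to be a *Galois conjugate* of $S$ and to view everything over the smaller field, where conjugate varieties become isomorphic.

**Lemma 4.2.** Let $R$ be a commutative ring with an automorphism $\sigma$, and $\pi_*:R\to G$ an additive map to an abelian group with $\pi_*\circ\sigma=\pi_*$. Let $c,x,y\in R$ with $\sigma y=y$ and $(c-\sigma^{-1}c)(x-y)=0$. Then $\pi_*(c\,x)=\pi_*(c\,\sigma x)$.

*Proof.* We have $\pi_*(c\,\sigma x)=\pi_*(\sigma^{-1}(c\,\sigma x))=\pi_*(\sigma^{-1}(c)\,x)$. So
$$\pi_*(cx)-\pi_*(c\,\sigma x)=\pi_*((c-\sigma^{-1}c)x)=\pi_*((c-\sigma^{-1}c)y)=\pi_*(cy)-\pi_*(\sigma^{-1}(c)\,y).$$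
The last term equals $\pi_*(\sigma(\sigma^{-1}(c)y))=\pi_*(c\,\sigma y)=\pi_*(cy)$. $\square$

With $c=[S]$ and $x=[\widetilde X]$, the conclusion is $[S\times\widetilde X]=[S\times{}^\sigma\widetilde X]$ over the small field, between two connected varieties. What has to be arranged is: ${}^{\sigma^{-1}}S$ is the partner of $S$ under the $\mathbb L^4$-relation; $y$ is $\sigma$-invariant (by blowing up conjugate sets of points); and yet nothing makes the two products birational. We now build the ingredients.

## 5. The conic bundle $X_f$ and the relation $(\mathbb L-1)^2([X_f]-y_f)=0$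

Let $F$ be a field, $f=x^3+px+q\in F[x]$ with Galois group $S_3$, $a=-4p^3-27q^2$, and $J=F(\sqrt a)$, $K=F(\theta)$, $M=J\otimes_FK$ as before. Let bar be the nontrivial automorphism of $M/K$; it restricts to that of $J/F$. Over $M$ we have $f=(x-\theta)(x-\theta')(x-\theta'')$ with $\overline{\theta'}=\theta''$. Put $N=N_{J/F}$. For instance, $F=\mathbb Q$, $f=x^3-2$, $a=-108$, $J=\mathbb Q(\sqrt{-3})$, and the affine surface is $y_1^2+108y_2^2=x^3-2$.

**Definition.** $X=X_f\to\mathbb P^1$ is glued from $N(y)=f(x)z^2$ over $\mathbb A^1_x$ and, with $x'=1/x$ and $y'=x'^2y$, from $N(y')=x'(1+px'^2+qx'^3)z^2$ near $\infty$, where $(y:z)\in\mathbb P(R_{J/F}\mathbb A^1\oplus\mathbb A^1)=\mathbb P^2$.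

The gluing is right because $x'^4f(1/x')=x'+px'^3+qx'^4$. The surface is smooth. At $z=1$ the partial derivatives of $y_1^2-ay_2^2-f(x)$ vanish only if $y=0$ and $f'(x)=0$, and then $f(x)=0$, which is excluded because $f$ has simple zeros. Where a coordinate of $y$ is nonzero, say $y_1=1$, vanishing of the derivatives in $y_2$ and $z$ gives $y_2=0$ and $f(x)z=0$, contradicting $1-ay_2^2=f(x)z^2$; the other coordinate and the chart at infinity are the same, the polynomial there also having only simple zeros. Over $\bar F$ the equation is $y_+y_-=f(x)$, with coordinates $x,y_+$ on a dense open subset, so $X$ is geometrically integral and geometrically rational. The degenerate geometric fibres lie over the three roots of $f$ and over $\infty$; each is a pair of lines.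

**Proposition 5.1.** $(\mathbb L-1)^2([X_f]-y_f)=0$ in $K_0(\mathrm{Var}_F)$, with $y_f=1+\mathbb L^2+\mathbb L(1+[J]+[M]-[K])$.

*Proof.* **Step 1: notation and the auxiliary fourfold.** We set up one scheme whose class will be computed twice. Let $U=\{f\ne0\}\subset\mathbb A^1_x$, $u=[U]=\mathbb L-[K]$, $\tau=\{(x,y):N(y)=f(x)\}$ over $U$, $t=[\tau]$. Let $\mathcal C=\{N(y)=fz^2\}\subset U\times\mathbb P^2$, a smooth conic bundle. The locus $z=0$ is $\mathcal B=U\times\operatorname{Spec}J$, so $\mathcal C=\tau\sqcup\mathcal B$ and $[\mathcal C]=t+[J]u$. Put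
$$\mathcal T=\{w\in R_{M/F}\mathbb A^1:\ N_{M/K}(w)+\theta\in F\}\subset\mathbb A^6,\qquad x:=N_{M/K}(w)+\theta:\mathcal T\to\mathbb A^1 .$$
Here "$\in F$" means, for points in an $F$-algebra $A$, "in $A\subset K\otimes_FA$".

**Step 2: over $U$, $\mathcal T$ is a Weil restriction of $\tau$.** A point of $\mathcal T|_U$ is a pair $(x,w)$ with $N_{M/K}(w)=x-\theta$. So $\mathcal T|_U$ is the Weil restriction from $U_K$ to $U$ of $\{N_{M/K}(w)=x-\theta\}$. Since $f/(x-\theta)=(x-\theta')(x-\theta'')=N_{M/K}(x-\theta')$ is invertible over $U$, multiplication by $x-\theta'$ identifies this with $\tau_K$. Hence $\mathcal T|_U\cong R:=R_{U_K/U}(\tau_K)$.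

**Step 3: the class of $R_{U_K/U}(\mathcal C_K)$.** We compactify the fibres first, because conics are easy to count. Geometrically this scheme is $\mathcal C\times_U\mathcal C\times_U\mathcal C$, with Galois permuting the factors as it permutes the roots. Stratify by coincidences among the three coordinates.

All equal: the diagonal $\mathcal C$.

Exactly two equal: by the index principle (the index is that of the odd coordinate) this is $(\mathcal C\times_U\mathcal C\setminus\Delta)_K$, since over $K$ the algebra $K\otimes K=K\times M$ splits off one coordinate, and the other two, which form $R_{M/K}(\mathcal C_M)$, lie on its diagonal $\mathcal C_K$. The conic bundle $\mathcal C\times_U\mathcal C\to\mathcal C$ has the diagonal section, so it is the projective bundle of a rank 2 bundle, and $[\mathcal C\times_U\mathcal C]=(1+\mathbb L)[\mathcal C]$. The class of the stratum is $\mathbb L[K][\mathcal C]$.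

All distinct: let $\iota:\operatorname{Spec}K\hookrightarrow\mathbb P^1_F$ be the closed point $\theta$. A $T$-point of the stratum is a $U$-morphism $T\times\operatorname{Spec}K\to\mathcal C$, injective on geometric fibres over $T$. The map $\varphi\mapsto\varphi\circ\iota$ goes from $\mathrm{Isom}_U(\mathbb P^1_U,\mathcal C)$ to this stratum. It is an isomorphism, as one sees étale locally: once $\mathcal C$ and $K$ are split, an isomorphism is determined by the images of three disjoint sections, which can be any three disjoint sections. Using $0,1,\infty$ in place of $\iota$, the same scheme $\mathrm{Isom}_U(\mathbb P^1_U,\mathcal C)$ is the locus of distinct triples in $\mathcal C\times_U\mathcal C\times_U\mathcal C$. Its class is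
$$[\mathcal C]\big((1+\mathbb L)^2-3\mathbb L-1\big)=[\mathcal C](\mathbb L^2-\mathbb L).$$
Altogether
$$[R_{U_K/U}(\mathcal C_K)]=(t+[J]u)(1-\mathbb L+\mathbb L^2+\mathbb L[K]).\tag{6}$$

**Step 4: remove the triples with a coordinate in $\mathcal B$.** This turns (6) into $[R]$. Over $U_J$, hence over $U_M$, $\tau=\{y_+y_-=f\}\cong\mathbb G_m\times U_J$.

Exactly one coordinate in $\mathcal B$: over $K$ (index of this coordinate) we have $\mathcal B_K\times_{U_K}R_{U_M/U_K}(\tau_M)$, and $\mathcal B_K=U_M$. Base changing $R_{U_M/U_K}(\tau_M)$ to $U_M$ gives $\tau_M\times_{U_M}\tau_M$, so the class is $[M](\mathbb L-1)^2u$.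

Exactly two in $\mathcal B$: over $K$ (index of the coordinate in $\tau$) we have $\tau_K\times_{U_K}R_{U_M/U_K}(\mathcal B_M)$. Geometric points of the second factor are pairs of signs. The generator of $\mathrm{Gal}(M/K)$ swaps the two coordinates and acts nontrivially on $J$, so it sends $(\epsilon_1,\epsilon_2)$ to $(-\epsilon_2,-\epsilon_1)$. The pairs $(+,-)$ and $(-,+)$ are fixed, and $(+,+),(-,-)$ form one orbit. So the second factor is $U_K\times_K\operatorname{Spec}(K\times K\times M)$, and the class is $2[K]t+[M](\mathbb L-1)u$.

All three in $\mathcal B$: this is $U$ times the étale algebra of the $S_3$-set $\{\pm\}^3$, on which a permutation permutes the signs and, if odd, also flips them all. The orbit $\{+++,---\}$ has stabilizer $A_3$ and gives $J$. The other six elements form a free orbit: a nontrivial 3-cycle moves $(+,+,-)$, and an odd permutation changes the number of plus signs from two to one. It gives $M$. The class is $([J]+[M])u$.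

Subtract from (6), using $[J][K]=[M]$. The coefficient of $t$ is $1-\mathbb L+\mathbb L^2+(\mathbb L-2)[K]$. The $u$-part is
$$u\big([J](1-\mathbb L+\mathbb L^2-1)+[M](\mathbb L-(\mathbb L-1)^2-(\mathbb L-1)-1)\big)=u(\mathbb L-1)\big(\mathbb L[J]-(\mathbb L-1)[M]\big).$$

**Step 5: the part of $\mathcal T$ over $f=0$.** This is the fibre over the point $\operatorname{Spec}K\subset\mathbb A^1$. Write $\theta$ for the value of $x$ in the residue field $K$. In $K\otimes_FK=K\times M$ the element $x-(\text{root})$ has components $0$ and $\theta-\theta'$. So over $K$ the fibre is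
$$\{w_1:N_{M/K}(w_1)=0\}\times R_{M/K}\big(\{w_2:N_{J\otimes_F M/M}(w_2)=\theta-\theta'\}\big).$$
By (2), applied to $M/K$, the first factor has class $1+(\mathbb L-1)[M]$ over $K$. As $J\otimes_FM=M\times M$, the scheme inside the second factor is $\{w_+w_-=\theta-\theta'\}\cong\mathbb G_{m,M}$, so the second factor is $R_{M/K}\mathbb G_m$, of class $\mathbb L^2-1-(\mathbb L-1)[M]$. Over $K$ we have $[M]^2=2[M]$, and the product is
$$\mathbb L^2-1+(\mathbb L-1)\big(\mathbb L^2-1-1-2(\mathbb L-1)\big)[M]=\mathbb L^2-1+\mathbb L(\mathbb L-1)(\mathbb L-2)[M].$$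
Pushing forward to $F$ and adding Step 4,
$$\begin{aligned}[\mathcal T]={}&t\big(1-\mathbb L+\mathbb L^2+(\mathbb L-2)[K]\big)+u(\mathbb L-1)\big(\mathbb L[J]-(\mathbb L-1)[M]\big)\\&+(\mathbb L^2-1)[K]+\mathbb L(\mathbb L-1)(\mathbb L-2)[M].\end{aligned}\tag{7}$$

**Step 6: the second computation, by linear algebra.** The equations of $\mathcal T$ are linear in part of the variables, and this gives a direct count. Let $T=F\theta\oplus F\theta^2$ and let $\mathrm{pr}:K\to K/F\cong T$. Write $w=\lambda+\mu$ with $\lambda=\lambda_1+\sqrt a\lambda_2\in J$ and $\mu=\mu_1+\sqrt a\mu_2\in J\otimes T$. Then $N_{M/K}(w)=\lambda\bar\lambda+\lambda\bar\mu+\bar\lambda\mu+\mu\bar\mu$ with $\lambda\bar\lambda\in F$, and the condition defining $\mathcal T$ becomes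
$$2\lambda_1\mu_1-2a\lambda_2\mu_2=-\mathrm{pr}(\theta)-\mathrm{pr}(N_{M/K}(\mu)).\tag{8}$$
It is linear in $\lambda$, and the linear part has image $\mathrm{span}(\mu_1,\mu_2)\subset T$.

If $\mu_1,\mu_2$ are independent, there is a unique solution. This open piece $O\subset\mathcal T$ is isomorphic to $GL_2$, of class $(\mathbb L^2-1)(\mathbb L^2-\mathbb L)$. If $\mu=0$, there is no solution, as $\mathrm{pr}(\theta)\ne0$.

If the rank is 1, let $\ell=\mathrm{span}(\mu_1,\mu_2)\in\mathbb P(T)$, so $\mu\in(\ell\otimes J)\setminus0$. Equation (8) is solvable exactly when $\mathrm{pr}(\theta)+\mathrm{pr}(N_{M/K}\mu)\in\ell$. Then the solutions form a Zariski-locally trivial $\mathbb A^1$-bundle: solve for $\lambda_1$ where $\mu_1\ne0$, and for $\lambda_2$ where $\mu_2\neq0$. It remains to find the class of the solvable pairs $(\ell,\mu)$.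

For $\ell=F\theta$ and $\mu=\theta\eta$ with $\eta\in J$, we need $\theta+\theta^2N(\eta)\in F+F\theta$, i.e. $N(\eta)=0$, with $\eta\neq0$: class $[J](\mathbb L-1)$ by (2).

Any other $\ell$ is spanned by a unique $\kappa_c=\theta^2+c\theta$; write $\mu=\kappa_c\eta$. Let $\varphi_c:K\to F$ be the functional killing $1$ and $\kappa_c$ with $\varphi_c(\theta)=1$ and $\varphi_c(\theta^2)=-c$. From $\theta^3=-p\theta-q$ and $\theta^4=-p\theta^2-q\theta$,
$$\kappa_c^2=(c^2-p)\theta^2+(-q-2cp)\theta-2cq,\qquad\varphi_c(\kappa_c^2)=-c^3+pc-q-2pc=-f(c).$$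
The condition $\varphi_c(\theta+\kappa_c^2N(\eta))=0$ reads $f(c)N(\eta)=1$. Putting $y=f(c)\eta$, it is $N(y)=f(c)\ne0$: this is $\tau$ again, of class $t$. Hence
$$[\mathcal T]=(\mathbb L^2-1)(\mathbb L^2-\mathbb L)+\mathbb Lt+\mathbb L(\mathbb L-1)[J].\tag{9}$$

**Step 7: the product $[K]t$.** It occurs in (7) and must be eliminated. Over $K$, dividing $y$ by $x-\theta'$ turns $N_{M/K}(y)=f(x)$ into $N_{M/K}(y')=x-\theta$. So $x$ is determined by $y'$, and
$$\tau_K\cong\{y'\in R_{M/K}\mathbb G_m:\ N_{M/K}(y')\notin\{\theta'-\theta,\theta''-\theta\}\}.\tag{10}$$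
The removed locus is the $M$-scheme $\{N_{M/K}(y')=\theta'-\theta\}\cong\mathbb G_{m,M}$ regarded over $K$. So over $K$ the class of $\tau_K$ is $\mathbb L^2-1-2(\mathbb L-1)[M]$, and
$$[K]t=(\mathbb L^2-1)[K]-2(\mathbb L-1)[M].\tag{11}$$
By (10), $\tau_K$ is open in $\mathbb A^2_K$; in particular $X_f$ is $K$-rational.

**Step 8: compare.** Since $u[J]=\mathbb L[J]-[M]$ and $u[M]=(\mathbb L-3)[M]$, the $u$-term of (7) is $(\mathbb L-1)\big(\mathbb L^2[J]-(\mathbb L^2-3\mathbb L+3)[M]\big)$. Equate (7) and (9), insert (11), and move everything except $t$ to the right: $(1-2\mathbb L+\mathbb L^2)t$ equals $\mathbb L(\mathbb L-1)^2(\mathbb L+1)$ plus terms in $[J],[K],[M]$ with the coefficients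

- of $[J]$: $\mathbb L(\mathbb L-1)-\mathbb L^2(\mathbb L-1)=-\mathbb L(\mathbb L-1)^2$;
- of $[K]$: $-(\mathbb L^2-1)-(\mathbb L-2)(\mathbb L^2-1)=-(\mathbb L-1)^2(\mathbb L+1)$;
- of $[M]$: $(\mathbb L-1)\big(2(\mathbb L-2)+(\mathbb L^2-3\mathbb L+3)-\mathbb L(\mathbb L-2)\big)=(\mathbb L-1)^2$.

So $(\mathbb L-1)^2(t-t_0)=0$ with $t_0=\mathbb L^2+\mathbb L-\mathbb L[J]-(\mathbb L+1)[K]+[M]$. Finally, add up the fibres of $X$: over $U$ the class is $t+[J]u$; over $\operatorname{Spec}K$ two conjugate lines meeting in a point give $[K]+\mathbb L[M]$; over $\infty$ we get $1+\mathbb L[J]$. Thus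
$$[X]=t+\mathbb L[J]-[M]+[K]+\mathbb L[M]+1+\mathbb L[J],$$
and replacing $t$ by $t_0$ gives $1+\mathbb L^2+\mathbb L+\mathbb L[J]+\mathbb L[M]-\mathbb L[K]=y_f$. $\square$

## 6. Prescribed closed points on $X_f$, and stable rationality

**Lemma 6.1.** For every finite étale $F$-algebra $A$ there is a closed subscheme of $X_f$ isomorphic to $\operatorname{Spec}A$.

*Proof.* **Step 1: $X$ is dominated by an open subset of $\mathbb A^4$.** Consider $\mathcal T\to X$, $w\mapsto(x,y)=(N_{M/K}(w)+\theta,N_{M/J}(w))$. It is well defined: $N_{J/F}N_{M/J}(w)=N_{K/F}N_{M/K}(w)=N_{K/F}(x-\theta)=f(x)$. Over $\bar F$, $w$ has components $w_i,\bar w_i$ ($i=1,2,3$), according to the two embeddings of $J$ and the three of $K$, with $w_i\bar w_i=x-\theta_i$. Over $U$ we can solve for $\bar w_i$, so $\mathcal T|_U\cong U\times\mathbb G_m^3$ geometrically, which is irreducible of dimension 4, and $\mathcal T|_U\to\tau$, $y_+=w_1w_2w_3$, is surjective. The part of $\mathcal T$ over $f=0$ has dimension $1+2=3$ by Step 5 of Section 5. So the 4-dimensional open set $O\cong GL_2$ of Step 6 meets $\mathcal T|_U$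 in a dense open subset $W$ of $\mathcal T|_U$. Hence there is a dominant $\psi:W\to X$ with $W$ nonempty and open in $\mathbb A^4_F$.

**Step 2: choose the point.** Let $n=\dim_FA$. $R_{A/F}(W_A)$ is a nonempty open subset of $\mathbb A^{4n}$, so its $F$-points are dense. An $F$-point is a morphism $\operatorname{Spec}A\to W$, i.e. geometrically $n$ points of $W$. The condition that their $\psi$-images be pairwise distinct is open, Galois stable, and nonempty, since $\psi$ is dominant onto a surface. Choose such an $F$-point. Over $\bar F$ the composite $\operatorname{Spec}A\to X$ is the inclusion of $n$ distinct points, a closed immersion; being a closed immersion descends to $F$. $\square$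

**Remark 6.2.** $X_f\times\mathbb P^2$ is birational to $\mathbb P^4$ over $F$, so $X_f$ is stably rational. Indeed $R_{U_K/U}(\mathcal C_K)$ is geometrically irreducible, and three dense open subsets of it are relevant. The first is $\mathcal T|_U$. By Step 1, $\mathcal T|_U$ has the dense open subset $W\subset\mathbb A^4$. The third is the stratum of distinct triples, which by Step 3 of Section 5 is isomorphic to an open subset of $\mathcal C\times_U\mathcal C\times_U\mathcal C$; this is a fibre product of two projective line bundles over $\mathcal C$, birational to $X_f\times\mathbb P^1\times\mathbb P^1$. We do not need this below; it explains why $X_f$ is a good candidate.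

## 7. $X_f$ is not rational

**Proposition 7.1 (Iskovskikh; Beauville–Colliot-Thélène–Sansuc–Swinnerton-Dyer).** $X_f$ is not $F$-rational.

*Proof.* The plan: start from a birational map to $\mathbb P^2$, measure it by its degree on fibres of a conic bundle, make this degree minimal, and contradict minimality. Write $K_Y$ for canonical classes and $G=\mathrm{Gal}(\bar F/F)$.

**Definition.** A pair $(Y,p)$ is *admissible* if $Y$ is a smooth projective geometrically rational surface over $F$; $p:Y\to\mathbb P^1_F$ is a morphism each of whose geometric fibres is a smooth rational curve or a union of two smooth rational $(-1)$-curves meeting transversally in one point; $K_Y^2=4$; and $(\mathrm{Pic}(Y_{\bar F})\otimes\mathbb Q)^G=\mathbb QK_Y\oplus\mathbb Q\Phi$ with $\Phi$ the fibre class. Note $\Phi^2=0$ and $K_Y\cdot\Phi=-2$.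

**Step 1: $X_f$ is admissible.** There are four degenerate geometric fibres $l_j\cup l_j'$. Contracting one component in each gives a ruled surface over $\mathbb P^1$ with $K^2=8$ and Picard rank 2. So $K_X^2=4$ and the Picard rank is 6. The classes $l_j-l_j'$ are orthogonal to $K_X$, to $\Phi$ and to each other, with square $-4$, and $K_X,\Phi$ span a nondegenerate plane. So $\mathrm{Pic}(X_{\bar F})_{\mathbb Q}=\langle K_X,\Phi\rangle\oplus\bigoplus_j\mathbb Q(l_j-l_j')$. Since $\sqrt a\notin K$ and $\sqrt a\notin F$, for each $j$ some element of the stabilizer of $j$ swaps $l_j$ and $l_j'$; so an invariant class has coefficient zero at $l_j-l_j'$.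

**Step 2: in an admissible $(Y,p)$ the components $l,l'$ of a degenerate geometric fibre are exchanged by an element of $G$.** If not, the $G$-orbit of $l$ contains no two components of one fibre: if $gl$ and $hl$ were such components, then $g^{-1}hl=l'$, and this element exchanges $l$ and $l'$. So the orbit consists of $n$ disjoint $(-1)$-curves. Its sum $Z$ has $Z^2=-n$ and $Z\cdot\Phi=0$. Writing $Z=xK_Y+y\Phi$, we get $x=0$ and $Z^2=0$, a contradiction.

**Step 3: the minimal choice.** Suppose $X_f$ is $F$-rational. For an admissible $(Y,p)$ with a birational map $\chi:Y\dashrightarrow\mathbb P^2_F$ over $F$, let $\mathcal H$ be the transform on $Y$ of the system of lines $|L|$, without fixed components, and $H$ its class. It is nef and $G$-invariant. Put $2\alpha=H\cdot\Phi\in\mathbb Z$. If $H\cdot\Phi=0$, then $\chi$ would be constant on general fibres, which is absurd; so $\alpha\ge\frac12$. Choose $(Y,p,\chi)$ with $\alpha$ minimal among all triples. As $H$ is invariant and $H\cdot\Phi=2\alpha$, we have $H=-\alpha K_Y+\beta\Phi$ with $\beta\in\mathbb Q$.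

**Step 4: we may assume that $\mathcal H$ has multiplicity $m_P\le\alpha$ at every $P\in Y(\bar F)$.** Suppose $m=m_P>\alpha$. If $P$ lies on a component $l$ of a degenerate fibre, then $H\cdot l=\alpha$ by Step 2, and a general member of $\mathcal H$ does not contain $l$, so $m_P\le\alpha$, a contradiction. So $P$ lies on a smooth fibre. Multiplicities at two points of that fibre add up to at most $H\cdot\Phi=2\alpha$, so no other point of the fibre has multiplicity $>\alpha$. Hence the $n$ points of the orbit $GP$ lie on distinct smooth fibres. Blow them up and contract the strict transforms of these fibres, which are $(-1)$-curves. All this is defined over $F$. The new pair is admissible: $K^2=4-n+n=4$; blowing up one orbit adds $1$ to the rank of the invariants and contracting one orbit subtracts $1$; $K,\Phi$ stay independent because $K\cdot\Phi=-2$ and $\Phi^2=0$. The number $\alpha$ is unchanged, since a general fibre is not touched. On the blow-up the system has class $H-m\sum E_i$ and meets the strict transform of a fibre through $P$ in $2\alpha-m$, which is the multiplicity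 at the new point. So $H^2$ changes by
$$n\big((2\alpha-m)^2-m^2\big)=-4n\alpha(m-\alpha)<0 .$$
As $H^2$ is always a nonnegative integer, the process stops.

**Step 5: $\beta\ge0$ is impossible.** We compare canonical classes on a common resolution. Let $p_1:W\to Y_{\bar F}$ be a composition of point blow-ups such that $q=\chi p_1:W\to\mathbb P^2$ is a morphism. Let $E_i$ be the total transforms of the exceptional curves and $m_i$ the multiplicities of $\mathcal H$ at the centres. The multiplicity at an infinitely near point is at most the intersection number with the exceptional curve through it, i.e. at most the multiplicity at the point below; so all $m_i\le\alpha$. From $q^*L=p_1^*H-\sum m_iE_i$ and $K_W=p_1^*K_Y+\sum E_i$,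
$$q^*L+\alpha K_W=\beta p_1^*\Phi+\sum(\alpha-m_i)E_i$$
is an effective $\mathbb Q$-class. Pushing forward by $q$, $(1-3\alpha)L$ is effective, so $\alpha\le\frac13$, contradicting $\alpha\geq\frac12$.

**Step 6: if $\beta<0$, then $-K_Y$ is ample, and $\Phi'=-K_Y-\Phi$ is a candidate for a second conic bundle.** Now $-K_Y=\frac1\alpha(H+|\beta|\Phi)$ is nef, and $K_Y^2=4>0$. If $-K_Y\cdot C=0$ for an irreducible curve $C$, then $\Phi\cdot C=0$, so $C$ is a component of a fibre and $-K_Y\cdot C\in\{1,2\}$, a contradiction. By Nakai–Moishezon $-K_Y$ is ample. We have $\Phi'^2=4-4=0$ and $K_Y\cdot\Phi'=-4+2=-2$. Since $(K_Y-\Phi')\cdot(-K_Y)=-6<0$, $h^2(\Phi')=h^0(K_Y-\Phi')=0$, and Riemann–Roch gives $h^0(\Phi')\ge1+\frac12\Phi'\cdot(\Phi'-K_Y)=2$.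

**Step 7: $|\Phi'|$ has no fixed part.** Suppose the fixed part is $Z\ne0$. It is $G$-invariant, and $-K_Y\cdot Z=1$, because $-K_Y\cdot\Phi'=2$ and the mobile part is nonzero. Write $Z=xK_Y+y\Phi$ and $d=Z\cdot\Phi=-2x\in\mathbb Z$. Then $1=-K_Y\cdot Z=-4x+2y=2d+2y$, and $Z^2=4x^2-4xy=d^2+2dy=d^2+d(1-2d)=d-d^2$ is even. So $Z^2+K_Y\cdot Z$ is odd, contradicting Riemann–Roch.

**Step 8: $|\Phi'|$ is a pencil defining $p':Y\to\mathbb P^1_F$, and $(Y,p')$ is admissible.** Without fixed part and with $\Phi'^2=0$, two general members are disjoint, so $|\Phi'|$ is base point free, and its image is a curve. Consider the Stein factorization $Y_{\bar F}\to B'$: a member of $|\Phi'|$ is numerically $e$ fibres, where $e$ is the degree on $B'$ of the pulled-back hyperplane class. If $e=2$, a fibre $C$ has $C^2=0$ and $-K_Y\cdot C=1$, which violates the parity of $C^2+K_Y\cdot C$. Since $-K_Y\cdot\Phi'=2$, we have $e=1$. A line bundle of degree 1 with at least two sections forces $B'\cong\mathbb P^1$ and exactly two sections. As $\Phi'$ is the class of a line bundle over $F$, we get $p':Y\to\mathbb P^1_F$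 with connected fibres.

A geometric fibre $D$ has $D^2=0$ and $-K_Y\cdot D=2$. If $D$ is integral, its arithmetic genus is $0$ and it is smooth rational. Otherwise, by ampleness, $D=C_1+C_2$ with $-K_Y\cdot C_i=1$. If $C_1=C_2$, then $C_1^2=0$, violating parity. If $C_1\ne C_2$, then $D\cdot C_i=0$ gives $C_i^2=-C_1\cdot C_2\le0$; adjunction gives $C_i^2-1\ge-2$, and parity makes $C_i^2$ odd. So $C_i^2=-1$, $C_i$ is smooth rational, and $C_1\cdot C_2=1$. The invariants are spanned by $K_Y$ and $\Phi'$. So $(Y,p')$ is admissible.

**Step 9: contradiction.** With the same $\chi$,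
$$H\cdot\Phi'=(-\alpha K_Y+\beta\Phi)\cdot(-K_Y-\Phi)=4\alpha-2\alpha+2\beta=2\alpha+2\beta<2\alpha,$$
contradicting the minimality of $\alpha$. $\square$

## 8. Twisted genus one curves with $\mathbb L^4([S_r]-[S_{r^3}])=0$

**The curve $E$.** Let $V=\mathbb Q^5$ with basis $e_i$ ($i\in\mathbb Z/5$), dual basis $f_i$, and
$$u_c=e_{c+1}\wedge e_{c-1}+7\,e_{c+2}\wedge e_{c-2}\ (c\in\mathbb Z/5),\qquad\mathcal U=\langle u_c\rangle\subset\Lambda^2V,\qquad E=Gr(2,V)\cap\mathbb P(\mathcal U).$$
Here $\mathbb P$ parametrizes lines. Let $\omega=\sum x_cu_c$. Its coefficients on the indices $i\pm1,i\pm2$ are: $x_i$ on $e_{i+1}\wedge e_{i-1}$, $7x_i$ on $e_{i+2}\wedge e_{i-2}$, $7x_{i-1}$ on $e_{i+1}\wedge e_{i+2}$, $7x_{i+1}$ on $e_{i-2}\wedge e_{i-1}$, $x_{i+2}$ on $e_{i-2}\wedge e_{i+1}$, $x_{i-2}$ on $e_{i-1}\wedge e_{i+2}$. Collecting the part of $\frac12\omega\wedge\omega$ avoiding $e_i$, with the signs relative to $e_{i+1}\wedge e_{i-1}\wedge e_{i+2}\wedge e_{i-2}$, the Plücker relations are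
$$7x_i^2+49x_{i-1}x_{i+1}-x_{i-2}x_{i+2}=0\qquad(i\in\mathbb Z/5).\tag{12}$$
For $\zeta^5=1$ let $t_\zeta e_i=\zeta^ie_i$. Then $t_\zeta u_c=\zeta^{2c}u_c$, so the group scheme $\mu_5$ acts on $E$.

**Lemma 8.1.** $E$ is a smooth geometrically connected curve of genus 1 with $j(E)\ne0,1728$. Over an algebraically closed $\Omega\supset\mathbb Q$, $t_\zeta$ ($\zeta$ primitive) is translation by a point $P$ of order 5.

*Proof.* **Step 1: an integral model over $\mathbb Z_7$ that is regular.** The coefficient $7$ was put in so that reduction modulo $7$ is visible. Let $\mathcal E\subset\mathbb P^4_{\mathbb Z_7}$ be defined by (12). It is a linear section of $Gr(2,5)$ over $\mathbb Z_7$: the $u_c$ span a direct summand, as each pair of indices occurs in exactly one $u_c$ and each $u_c$ has a coefficient $1$. So $\mathcal E$ is locally cut out by three equations. Indeed, where the Plücker coordinate $p_{ab}$ is invertible, the three relations avoiding an index $\ne a,b$ express the three $p_{cd}$ with $\{c,d\}\cap\{a,b\}=\emptyset$ through the others and define the Grassmannian there.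

Modulo $7$ the equations are $x_jx_{j+1}=0$ for all $j$. This is a reduced cycle of five lines, the line $j$ being spanned by the coordinate points $p_j,p_{j+2}$, with nodes at the coordinate points. At $p_0$ ($x_0=1$) the coordinate of $e_1\wedge e_4$ is $x_0=1$, so the relations $i=0,2,3$ suffice:
$$x_2x_3=7+49x_1x_4,\qquad x_4=7x_2^2+49x_1x_3,\qquad x_1=7x_3^2+49x_2x_4 .$$
Modulo the square of the maximal ideal $(7,x_1,x_2,x_3,x_4)$ of the 5-dimensional regular local ring, their linear parts are $7,x_4,x_1$ up to sign, which are independent. So $\mathcal E$ is regular of dimension 2 at $p_0$, and by cyclic symmetry at every node. At any other closed point of the special fibre $\dim\mathcal O_{\mathcal E}\ge5-3=2$, while $\mathcal O_{\mathcal E}/7$ is regular of dimension 1; so the maximal ideal has two generators and $\mathcal O_{\mathcal E}$ is regular of dimension 2. Every point of $\mathcal E$ specializes to the special fibre, by properness, so $\mathcal E$ is regular. Since $7$ is nonzero in these domains, $\mathcal E$ is flat over $\mathbb Z_7$.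

**Step 2: smoothness, genus, $j$.** The generic fibre is regular over a field of characteristic $0$, hence smooth. The special fibre $\mathcal E_0$ has $\chi(\mathcal O)=5-5=0$ (five lines, five nodes) and $h^0(\mathcal O)=1$, being geometrically connected and reduced. By constancy of $\chi$ and semicontinuity the generic fibre has $h^0(\mathcal O)=1$ and $h^1(\mathcal O)=1$. So $E$ is smooth, geometrically connected, of genus 1. By Hensel it has a $\mathbb Q_7$-point, since the special fibre has smooth $\mathbb F_7$-points. Each component $\ell$ of $\mathcal E_0$ meets two others transversally and $\ell\cdot\mathcal E_0=0$, so $\ell^2=-2$. There are no $(-1)$-curves, so $\mathcal E$ is the minimal regular model, of Kodaira type $I_5$, and $v_7(j)=-5$. As $v_7(1728)=0$, $j\ne0,1728$.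

**Step 3: $t_\zeta$ is a translation.** The eigenvalues $\zeta^{2c}$ are distinct, so the fixed points of $t_\zeta$ in $\mathbb P(\mathcal U)$ are the coordinate points, which violate (12) because of $7x_c^2$. So $t_\zeta$ has no fixed point on $E$. After choosing an origin, an automorphism is $x\mapsto\epsilon x+c$ with $\epsilon$ a group automorphism. If $\epsilon\ne1$, then $1-\epsilon$ is surjective and there is a fixed point. So $\epsilon=1$, and $t_\zeta$ is a nontrivial translation with $t_\zeta^5=1$. $\square$

**Twists of $E$.** Let $B$ be a reduced $\mathbb Q$-scheme and $r\in\mathcal O(B)^*$. On the étale cover $B_\rho:\rho^5=r$ of $B$ let $g_\rho e_i=\rho^ie_i$ for $i\in\{0,\dots,4\}$. Since $B_\rho\times_BB_\rho\cong\mu_5\times B_\rho$, $g_{\zeta\rho}=g_\rho t_\zeta$ and $t_\zeta\mathcal U=\mathcal U$, the subbundle $g_\rho\mathcal U$ descends to a subbundle $\mathcal U_r\subset\Lambda^2V\otimes\mathcal O_B$. Put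
$$S_r=Gr(2,V)_B\cap\mathbb P(\mathcal U_r).$$
It is smooth projective over $B$, an étale form of $E$. Via $(x,\rho)\mapsto g_\rho x$,
$$S_r=(E\times B_\rho)/\mu_5,\qquad\zeta(x,\rho)=(t_\zeta^{-1}x,\zeta\rho),\tag{13}$$
because $g_{\zeta\rho}t_\zeta^{-1}x=g_\rho x$.

*Example.* Applying $g_\rho$ to the $u_c$ and dividing by powers of $\rho$, one finds the basis
$$e_1\wedge e_4+7e_2\wedge e_3,\quad e_2\wedge e_0+7r\,e_3\wedge e_4,\quad e_3\wedge e_1+7e_4\wedge e_0,\quad r\,e_4\wedge e_2+7e_0\wedge e_1,\quad e_0\wedge e_3+7e_1\wedge e_2$$
of $\mathcal U_r$: for $c=1$, say, the two terms get $\rho^{2+0}$ and $\rho^{3+4}=\rho^2r$.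

Four properties are immediate. For $b\in\mathcal O(B)^*$ we have $g_{b\rho}=g_bg_\rho$, so $\mathcal U_{rb^5}=g_b\mathcal U_r$ and $S_{rb^5}\cong S_r$. For field automorphisms, ${}^\delta S_r=S_{\delta(r)}$. Also $S_1\cong E_B$, and $S_r$ commutes with base change.

**Proposition 8.2.** $\mathbb L^4([S_r]-[S_{r^3}])=0$ in $K_0(\mathrm{Var}_B)$. Consequently $\mathbb L^4([S_{r^2}]-[S_r])=0$.

*Proof.* **Step 1: a linear section and its dual section.** Let $\mathcal U'\subset\Lambda^2V\otimes\mathcal O_B$ be any rank 5 subbundle, $\mathcal W=\mathcal U'^\perp\subset\Lambda^2V^\vee\otimes\mathcal O_B$ (also of rank 5), $X=Gr(2,V)\cap\mathbb P(\mathcal U')$, $Y=Gr(2,V^\vee)\cap\mathbb P(\mathcal W)$. We show $\mathbb L^4([X]-[Y])=0$ by counting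
$$\mathcal I=\{(\Pi,[\omega])\in Gr(2,V)\times_B\mathbb P(\mathcal W):\ \omega|_\Pi=0\}$$
in two ways. For fixed $\Pi$, the condition is one linear equation on $\mathcal W$, which is identically satisfied exactly when $\Lambda^2\Pi\subset\mathcal U'$, i.e. $\Pi\in X$. So $\mathcal I$ is a $\mathbb P^3$-bundle over $Gr\setminus X$ and a $\mathbb P^4$-bundle over $X$:
$$[\mathcal I]=[Gr(2,5)][\mathbb P^3]+\mathbb L^4[X].$$
For fixed $\omega$, the rank is 2 exactly on $Y$ and 4 elsewhere. On a reduced base an alternating form of constant rank is Zariski locally standard: the kernel is a locally split subbundle and the nondegenerate quotient form has local symplectic bases. So $[\mathcal I]=([\mathbb P^4]-[Y])G_4+[Y]G_2$, where $G_j$ is the class of the variety of isotropic planes for a form of rank $j$ on a 5-space with kernel $\kappa$.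

*Rank 4.* The planes containing $\kappa$ are all isotropic and form a $\mathbb P^3$. The others project isomorphically to Lagrangian planes of the symplectic 4-space and form an $\mathbb A^2$-bundle over $LG(2,4)$. To find $[LG(2,4)]$, fix a vector $e$. Lagrangian planes containing $e$ form $\mathbb P(e^\perp/e)=\mathbb P^1$. Any other one, $\Lambda$, meets $e^\perp$ in a line $m\ne\langle e\rangle$ (it is not inside $e^\perp$, else $\Lambda+\langle e\rangle$ would be isotropic of dimension 3). The line $m$ ranges over $\mathbb P(e^\perp)\setminus\{e\}$, of class $\mathbb L+\mathbb L^2$, and $\Lambda/m$ over $\mathbb P(m^\perp/m)$ minus the single point $\langle e,m\rangle/m$, of class $\mathbb L$. So $[LG(2,4)]=1+\mathbb L+\mathbb L^2+\mathbb L^3=[\mathbb P^3]$ and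
$$G_4=(1+\mathbb L^2)[\mathbb P^3]=1+\mathbb L+2\mathbb L^2+2\mathbb L^3+\mathbb L^4+\mathbb L^5.$$

*Rank 2.* Now $\dim\kappa=3$, and $\Pi$ is isotropic iff $\dim(\Pi\cap\kappa)\ge1$. Planes in $\kappa$ give $1+\mathbb L+\mathbb L^2$. The others are given by a line $m\subset\kappa$ and a line of the 4-space modulo $m$ not in the plane $\kappa/m$, giving $[\mathbb P^2]([\mathbb P^3]-[\mathbb P^1])$. So
$$G_2=(1+\mathbb L+\mathbb L^2)(1+\mathbb L^2+\mathbb L^3)=1+\mathbb L+2\mathbb L^2+2\mathbb L^3+2\mathbb L^4+\mathbb L^5=G_4+\mathbb L^4.$$

Separating planes that contain a fixed vector from the others, $[Gr(2,n)]=[\mathbb P^{n-2}]+\mathbb L^2[Gr(2,n-1)]$. So $[Gr(2,4)]=[\mathbb P^2]+\mathbb L^2[\mathbb P^2]$, and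
$$[Gr(2,5)]=[\mathbb P^3]+\mathbb L^2(1+\mathbb L^2)[\mathbb P^2]=1+\mathbb L+2\mathbb L^2+2\mathbb L^3+2\mathbb L^4+\mathbb L^5+\mathbb L^6=(1+\mathbb L^2)[\mathbb P^4].$$
Hence $[Gr(2,5)][\mathbb P^3]=[\mathbb P^4]G_4$, and comparing the two counts, $\mathbb L^4[X]=\mathbb L^4[Y]$.

**Step 2: for $\mathcal U'=\mathcal U_r$ the dual section $Y$ is $S_{r^3}$.** The space $\mathcal U^\perp$ is spanned by $v_c=7f_{c+1}\wedge f_{c-1}-f_{c+2}\wedge f_{c-2}$. Let $\nu:e_i\mapsto f_{2i}$. Then
$$\nu(u_c)=f_{2c+2}\wedge f_{2c-2}+7f_{2c+4}\wedge f_{2c-4}=f_{2c+2}\wedge f_{2c-2}+7f_{2c-1}\wedge f_{2c+1}=-v_{2c},$$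
so $\mathcal U^\perp=\nu(\mathcal U)$. On $B_\rho$ we have $\mathcal U_r^\perp=g_\rho^\vee\nu(\mathcal U)$ with $g_\rho^\vee f_i=\rho^{-i}f_i$ ($0\le i\le4$), and $\mathcal U=g_{\rho^3}^{-1}\mathcal U_{r^3}$. So $\mathcal U_r^\perp$ is the image of $\mathcal U_{r^3}$ under
$$e_i\mapsto\rho^{-3i-[2i]}f_{2i},\qquad i,[2i]\in\{0,\dots,4\},\ [2i]\equiv2i\bmod5 .$$
For $i=0,\dots,4$ the exponents are $0,-5,-10,-10,-15$, all divisible by 5. So this isomorphism $V\to V^\vee$ has coefficients powers of $r$, is defined over $B$, and carries $S_{r^3}$ to $Y$.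

The last assertion follows by applying the first to $r^2$, since $S_{r^6}\cong S_r$. $\square$

**Lemma 8.3.** Let $\Omega$ be algebraically closed, $L_0=\Omega(s)$, $r\in L_0^*$, $v$ the valuation of a point of $\mathbb P^1(\Omega)$ with $5\nmid v(r)$. Then $S_r\not\cong S_{r^3}$ over $L_0$.

*Proof.* The idea is to compare the two twists through inertia at $v$. Suppose $\phi:S_r\cong S_{r^3}$. Pass to the completion $\Omega((\varpi))$. The extension $L'=\Omega((\varpi))(\rho)$, $\rho^5=r$, is totally ramified of degree 5; let $\gamma(\rho)=\zeta\rho$ generate its Galois group. Then $\widehat\phi=g_{\rho^3}^{-1}\phi g_\rho$ is an automorphism of $E_{L'}$ with $\gamma(\widehat\phi)=g_{\zeta^3\rho^3}^{-1}\phi g_{\zeta\rho}=t_\zeta^{-3}\widehat\phi\,t_\zeta$. Choose an origin in $E(\Omega)$; as $j\ne0,1728$, $\widehat\phi(x)=\epsilon x+c$ with $\epsilon=\pm1$ and $c\in E(L')=E(\mathcal O_{L'})$. The relation becomes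
$$\gamma(c)=c+(\epsilon-3)P .$$
As $\gamma$ acts trivially on the residue field $\Omega$, reduction gives $(\epsilon-3)P=0$, i.e. $2P=0$ or $4P=0$. This is impossible for $P$ of order 5. $\square$

## 9. The order four automorphism, the cubic $x^3-3x-(s^4+s)$, and rigidity

Let $m=\mathbb Q(s)$ and $\sigma$ be as in Theorem A. One computes $\sigma^2(s)=\frac{(1-s)+(1+s)}{(1-s)-(1+s)}=-\frac1s$, so $\sigma$ has order 4. Put
$$w=s^4+s,\qquad f_0=x^3-3x-w\in m[x],\qquad a_0=27(4-w^2),\qquad X_0=X_{f_0},$$
with associated fields $K^{(0)},J^{(0)},M^{(0)}$. For $i\in\mathbb Z/4$ let $K^{(i)}={}^{\sigma^i}K^{(0)}$, and similarly $J^{(i)},M^{(i)}$. For a field $\Omega\supset\mathbb Q$, extend $\sigma$ $\Omega$-linearly to $\Omega(s)$.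

**Ramification.** Let $\Omega$ be algebraically closed. A double zero of $w\mp2$ would have $4s^3+1=0$, so $w=s(s^3+1)=\frac34s=\pm2$ and $s=\pm\frac83$, contradicting $s^3=-\frac14$. So $w^2-4$ has 8 simple zeros. At each, $f_0$ reduces to a cubic with one simple and one double root, e.g. $x^3-3x-2=(x+1)^2(x-2)$, and the discriminant has a simple zero, so the ramification index in the splitting field of $f_0$ is 2. At $\infty$ we have $x\sim s^{4/3}$, and the discriminant has even valuation, so the index is 3. Elsewhere $f_0$ is integral with unit discriminant, hence unramified. So $f_0$ is irreducible over $\Omega(s)$ with non-square discriminant, i.e. it has Galois group $S_3$ over $\Omega(s)$, and therefore over $m$.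

**Lemma 9.1.** Let $\Omega$ be algebraically closed, $L_0=\Omega(s)$, $h\in\mathrm{Aut}_\Omega(L_0)$, and $L_1\supset L_0$ an extension in which $L_0$ is algebraically closed. If $X_0$ and ${}^hX_0=X_{h(f_0)}$ are birational over $L_1$, then $h=1$.

*Proof.* **Step 1: the two cubics have the same splitting field.** Let $K=L_0[x]/(f_0)$ with Galois closure $M$, and let $M_h$ be the splitting field of $h(f_0)$, of degree 6 over $L_0$. Since $L_1/L_0$ is a regular extension, $L_1K=L_1\otimes_{L_0}K$ is a field in which $K$ is algebraically closed. Over $L_1K$ the surface $X_0$ is rational by (10), hence so is ${}^hX_0$. By Proposition 7.1 over the field $L_1K$, $h(f_0)$ does not have group $S_3$ over $L_1K$; as $K$ is algebraically closed in $L_1K$, it does not have group $S_3$ over $K$ either. So $[M_h:M_h\cap K]=[M_hK:K]<6$, and $M_h\cap K\ne L_0$. As $[K:L_0]=3$, $K\subset M_h$. Since $M_h$ is Galois of degree 6, $M=M_h$.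

**Step 2: the branch data determine $h$.** The automorphism of $\mathbb P^1$ defined by $h$ preserves the ramification data of $M=M_h$: it fixes $\infty$, the only point of index 3, and permutes the roots of $P(s)=w^2-4=s^8+2s^5+s^2-4$. So $h(s)=us+v$ and $P(us+v)=u^8P(s)$. The coefficient of $s^7$ gives $8u^7v=0$, so $v=0$. The coefficients of $s^0$ and $s^5$ give $u^8=1$ and $u^5=u^8=1$. As $5$ and $8$ are coprime, $u=1$. $\square$

**Making $y$ invariant by a blow-up.** By Lemma 6.1 choose $Z\subset X_0$ with $Z\cong\operatorname{Spec}\big(K^{(0)}\times\prod_{i=1}^3(J^{(i)}\times M^{(i)})\big)$, and let $\widetilde X=\mathrm{Bl}_ZX_0$. The exceptional divisor is $\mathbb P^1\times Z$, so $[\widetilde X]=[X_0]+\mathbb L[Z]=z+\widetilde y$ in $K_0(\mathrm{Var}_m)$ with $z=[X_0]-y_{f_0}$ and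
$$\widetilde y=1+\mathbb L^2+\mathbb L\Big(1+\sum_{i\in\mathbb Z/4}([J^{(i)}]+[M^{(i)}])\Big),\qquad\sigma\widetilde y=\widetilde y,\qquad(\mathbb L-1)^2z=0.\tag{14}$$
The point with residue field $K^{(0)}$ cancels $-\mathbb L[K^{(0)}]$ in $y_{f_0}$, the other points complete the orbits of $J^{(0)}$ and $M^{(0)}$, and $\sigma$ raises $i$ by one.

**Choosing $r$.** We need $\sigma(r)\in r^3m^{*5}$. Let $v_0$ be the valuation of a rational point $b_0\in\mathbb P^1(\mathbb Q)$ and $v_i=v_0\circ\sigma^{-i}$ ($i\in\mathbb Z/4$). These are distinct: a nontrivial stabilizer would contain $\sigma^2$, but $s\mapsto-1/s$ has no fixed point in $\mathbb P^1(\mathbb Q)$. Let $g\in m^*$ with $v_0(g)=1$ and $v_i(g)=0$ for $i=1,2,3$; for example $b_0=2$, with orbit $\{2,-3,-\frac12,\frac13\}$, and $g=s-2$. Put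
$$r=\prod_{i=0}^3\sigma^i(g)^{c_i},\qquad(c_0,c_1,c_2,c_3)=(1,2,4,3).$$
Modulo 5, $c_{i+1}\equiv2c_i$ and $c_{i-1}\equiv3c_i$ (indices mod 4). Since $\sigma(r)=\prod\sigma^i(g)^{c_{i-1}}$ and $\sigma^{-1}(r)=\prod\sigma^i(g)^{c_{i+1}}$,
$$\sigma(r)\in r^3m^{*5},\qquad\sigma^{-1}(r)\in r^2m^{*5},\tag{15}$$
and the fifth powers occurring are of products of powers of the $\sigma^i(g)$. As $v_i(\sigma^jg)=v_{i-j}(g)$, we get $v_i(r)=c_i\not\equiv0\pmod5$. Let $S=S_r$ over $m$.

## 10. The threefolds $S\times\widetilde X$ and $S\times{}^\sigma\widetilde X$: proof of Theorem A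

Let $D=S\times_m\widetilde X$ and $D'=S\times_m{}^\sigma\widetilde X$, viewed over $k_0$ via $\operatorname{Spec}m\to\operatorname{Spec}k_0$. They are smooth projective over $k_0$, as $m/k_0$ is finite separable, and integral (geometrically integral over $m$), hence connected, of dimension 3.

**Step 1: $[D]=[D']$.** We check the hypotheses of Lemma 4.2 for $R=K_0(\mathrm{Var}_m)$, the ring automorphism $[X]\mapsto[{}^\sigma X]$, and $\pi_*:K_0(\mathrm{Var}_m)\to K_0(\mathrm{Var}_{k_0})$. We have $\pi_*\circ\sigma=\pi_*$, since ${}^\sigma X\cong X$ over $k_0$. Take $c=[S]$, $x=[\widetilde X]$, $y=\widetilde y$. By (15), ${}^{\sigma^{-1}}S=S_{\sigma^{-1}(r)}\cong S_{r^2}$. So $\Theta=c-\sigma^{-1}c$ satisfies $\mathbb L^4\Theta=0$ by Proposition 8.2. With $z=x-y$, (14) and Lemma 4.1 give $\Theta z=0$. Lemma 4.2 gives $[D]=\pi_*(c\,x)=\pi_*(c\,\sigma x)=[D']$.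

**Step 2: a birational map would respect the factors.** Suppose $\Psi:k_0(D')\cong k_0(D)$ over $k_0$. In both fields $m$ is the algebraic closure of $k_0$, so $\Psi|_m=\delta\in\mathrm{Gal}(m/k_0)=\langle\sigma\rangle$. By Section 2, $\Psi$ induces an $m$-isomorphism from the function field of ${}^\delta S\times{}^{\delta\sigma}X_0$ to that of $S\times X_0$. The resulting rational map $S\times X_0\dashrightarrow{}^\delta S$ is constant on the geometric generic fibre of $S\times X_0\to S$, which is a rational surface, by Lemma 2.2. By Lemma 2.1 the image of $m({}^\delta S)$ lies in $m(S)$. The same argument for $\Psi^{-1}$ gives the reverse inclusion. Hence ${}^\delta S\cong S$ over $m$, both being smooth projective curves with the same function field, and $X_0$ and ${}^{\delta\sigma}X_0$ are birational over $m(S)$.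

**Step 3: contradiction.** Extend scalars to $\Omega=\overline{\mathbb Q}$: with $L_0=\Omega(s)$, the field $L_1=L_0(S)$ is the function field of a geometrically integral curve over $L_0$, so $L_0$ is algebraically closed in it. Lemma 9.1 gives $\delta\sigma=1$. So $S\cong{}^{\sigma^{-1}}S$ over $m$; applying $\sigma$ and (15), $S_r\cong S_{\sigma(r)}\cong S_{r^3}$ over $m$, hence over $\overline{\mathbb Q}(s)$. As $v_0(r)=1$, this contradicts Lemma 8.3. $\blacksquare$

## 11. Spreading over $\mathbb P^1$: proof of Theorem B

To reach all fields, replace $\operatorname{Spec}m$ by $C=\mathbb P^1_{\mathbb Q}$, with $\mathbb Q(C)=m$, and do everything over $C$. The new task is to control the special fibres, both for smoothness and for classes.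

Let $a:C\to C$ be the automorphism with $a^*=\sigma$ on $m$. For a $C$-scheme $A$ put ${}^\sigma A=A\times_{C,a}C$. Its generic fibre is ${}^\sigma(A_\eta)$, and the projection ${}^\sigma A\to A$ is an isomorphism of $\mathbb Q$-schemes. So $\sigma$ acts by ring automorphisms on $K_0(\mathrm{Var}_C)$, and on $K_0(\mathrm{Var}_\Delta)$ and $K_0(\mathrm{Var}_{C\setminus\Delta})$ for an $a$-stable finite set $\Delta$ of closed points, with $\pi_*\sigma=\pi_*$, where $\pi$ is the structure map to $\operatorname{Spec}\mathbb Q$.

**Step 1: the threefold $\mathcal X$ and the bad set $\Delta$.** Take the closure of $\widetilde X\subset\mathbb P^n_m$ in $\mathbb P^n_C$ and resolve its singularities without changing the regular locus. We get a smooth projective threefold $\mathcal X/\mathbb Q$ with a morphism to $C$ whose generic fibre is $\widetilde X$. Define $\widetilde y\in K_0(\mathrm{Var}_C)$ by the formula in (14), using the normalizations of $C$ in $J^{(i)},M^{(i)}$. The action of $\sigma$ permutes these, so $\sigma\widetilde y=\widetilde y$. Let $z:=[\mathcal X]-\widetilde y\in K_0(\mathrm{Var}_C)$.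 Over the generic point $(\mathbb L-1)^2z=0$ by (14). By fact 2 of Section 2 we may choose a finite $a$-stable set $\Delta\subset C$ of closed points such that $\mathcal X\to C$ is smooth over $C\setminus\Delta$ and $(\mathbb L-1)^2z=0$ in $K_0(\mathrm{Var}_{C\setminus\Delta})$.

**Step 2: choose $r$ trivial on $\Delta$.** Choose a rational point $b_0\notin\Delta$. Its orbit has size 4 and is disjoint from $\Delta$. By weak approximation choose $g\in m^*$ with $v_0(g)=1$, $g=1$ at the points of $v_1,v_2,v_3$, and $g(b)=1$ for all $b\in\Delta$. Define $r$ as in Section 9. Since $(\sigma^ig)(b)=g(a^i(b))$ and $\Delta$ is $a$-stable, all $\sigma^i(g)$, $r$ and $\sigma^{-1}(r)$ take the value $1$ on $\Delta$.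

**Step 3: the surface $\mathcal S$.** Let $\widetilde C$ be the normalization of $C$ in $m(\rho)$, $\rho^5=r$. It is a smooth projective curve, geometrically integral because $v_0(r)=1$ makes $T^5-r$ irreducible over $\Omega(s)$ for every field $\Omega\supset\mathbb Q$. The coaction $\rho\mapsto\zeta\rho$, $m(\rho)\to m(\rho)\otimes\mathcal O(\mu_5)$, extends to an action of $\mu_5$ on $\widetilde C$ over $C$, because $\mu_5$ is étale over $\mathbb Q$ and so $\mu_5\times\widetilde C$ is the normalization of $C$ in $m(\rho)\otimes\mathcal O(\mu_5)$. Let $\mu_5$ act on $E\times\widetilde C$ by $\zeta(x,\rho)=(t_\zeta^{-1}x,\zeta\rho)$. This is free, since $t_\zeta$ has no fixed points for $\zeta\ne1$. Hence the quotient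
$$\mathcal S=(E\times\widetilde C)/\mu_5$$
exists, $E\times\widetilde C\to\mathcal S$ is an étale $\mu_5$-torsor, and $\mathcal S$ is a smooth projective geometrically integral surface over $\mathbb Q$ with a map to $C$. By (13) its generic fibre is $S_r$. Restricting the torsor to the fibre over a closed point $b$ gives $\mathcal S_b=(E\times\widetilde C_b)/\mu_5$.

**Step 4: the fibres of $\mathcal S$.** Let $\kappa$ be the residue field and $\varpi$ a uniformizer at $b$.

If $v_b(r)=5n$, write $r=\varpi^{5n}r_0$. Over $B=\operatorname{Spec}\mathcal O_{C,b}$ the cover $\rho_0^5=r_0$ with $\rho_0=\rho\varpi^{-n}$ is étale, hence normal, so it is $\widetilde C|_B$, equivariantly. By (13), $\mathcal S|_B=S_{r_0}$, smooth over $B$, and $\mathcal S_b=S_{r_0(b)}$.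

If $5\nmid v_b(r)$, then $\widetilde C\to C$ is totally ramified over $b$, so $(\widetilde C_b)_{red}=\operatorname{Spec}\kappa$ with trivial $\mu_5$-action. The quotient of the stable closed subscheme $E\times(\widetilde C_b)_{red}$ is a closed subscheme of $\mathcal S_b$ with the same underlying space, and it is smooth over $\kappa$, hence reduced. So $(\mathcal S_b)_{red}=E_\kappa/\mu_5$. Such $b$ are not in $\Delta$, where $r=1$.

The surface ${}^{\sigma^{-1}}\mathcal S$ is the same construction for $\sigma^{-1}(r)$.

**Step 5: the fourfolds.** Let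
$$D=\mathcal S\times_C\mathcal X,\qquad D'=\mathcal S\times_C{}^\sigma\mathcal X .$$
We check that they are smooth, projective and geometrically integral. Near $\Delta$, $\mathcal S\to C$ is smooth by Step 4, so $D\to\mathcal X$ and $D'\to{}^\sigma\mathcal X$ are smooth there. Over $C\setminus\Delta$, $\mathcal X$ and ${}^\sigma\mathcal X$ are smooth over $C$, so $D,D'\to\mathcal S$ are smooth. As $\mathcal S$, $\mathcal X$ and ${}^\sigma\mathcal X\cong\mathcal X$ are smooth over $\mathbb Q$, so are $D,D'$. They are projective of dimension $2+3-1=4$. The morphism $\mathcal X\to C$ from an integral scheme onto a smooth curve is flat, so $D\to\mathcal S$ is flat. Its generic fibre, a base change of $\widetilde X$, is geometrically integral, and $\mathcal S$ is geometrically integral. By flatness $D$ is, also over $\overline{\mathbb Q}$, the closure of this generic fibre. So $D$, and likewise $D'$, is geometrically integral.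

**Step 6: $[D]=[D']$.** Put $\Theta=[\mathcal S]-[{}^{\sigma^{-1}}\mathcal S]\in K_0(\mathrm{Var}_C)$. We have $[D]=\pi_*([\mathcal S][\mathcal X])$ and $[D']=\pi_*([\mathcal S]\,\sigma[\mathcal X])$, and by fact 1 of Section 2 we may treat $\Delta$ and $C\setminus\Delta$ separately.

*Over $\Delta$.* For $b\in\Delta$ both $\mathcal S$ and ${}^{\sigma^{-1}}\mathcal S$ have fibre $S_1=E_\kappa$. So $\Theta|_\Delta=0$, and Lemma 4.2 with $y=0$ applies.

*Over $C\setminus\Delta$.* We claim $\Theta z=0$. Let $R'$ be the finite union of the supports of the divisors of all $\sigma^i(g)$; $R'\cap\Delta=\emptyset$. By (15), $\sigma^{-1}(r)=r^2h^5$ with $h$ a product of powers of the $\sigma^i(g)$. Check the claim on pieces.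

- Over $C\setminus(\Delta\cup R')$ the functions $r,h$ are units, $\mathcal S=S_r$ and ${}^{\sigma^{-1}}\mathcal S=S_{\sigma^{-1}(r)}\cong S_{r^2}$. So $\mathbb L^4\Theta=0$ by Proposition 8.2, and $\Theta z=0$ by Lemma 4.1.
- At $b\in R'$ with $5\nmid v_b(r)$: $v_b(\sigma^{-1}r)=2v_b(r)+5v_b(h)$ is not divisible by 5 either. By Step 4 both reduced fibres are $E_\kappa/\mu_5$, so $\Theta_b=0$.
- At $b\in R'$ with $5\mid v_b(r)$: write $r=\varpi^{5n}r_0$. Then $\sigma^{-1}(r)=\varpi^{5n'}r_0'$ with $r_0'=r_0^2h_0^5$, $h_0=h\varpi^{-v_b(h)}$. The fibres are $S_{r_0(b)}$ and $S_{r_0'(b)}\cong S_{r_0(b)^2}$. So $\mathbb L^4\Theta_b=0$ by Proposition 8.2 over $\kappa$, and $(\mathbb L-1)^2z_b=0$ by Step 1, whence $\Theta_bz_b=0$.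

So $\Theta z=0$ in $K_0(\mathrm{Var}_{C\setminus\Delta})$, and Lemma 4.2 with $c=[\mathcal S]$, $x=[\mathcal X]$, $y=\widetilde y$ applies. Adding the two parts, $[D]=[D']$ in $K_0(\mathrm{Var}_{\mathbb Q})$.

**Step 7: over $\Omega=\overline\Omega$, a birational map descends to $\mathcal S$.** Base change everything to $\Omega$, and let $L_0=\Omega(s)$. The curve $\widetilde C\to\mathbb P^1$ is cyclic of degree 5 and totally ramified over at least the four points $v_0,\dots,v_3$, so $2g(\widetilde C)-2\ge-10+16$ and $g(\widetilde C)\ge4$. The surface $\mathcal S$ contains no rational curves, even over larger algebraically closed fields: a nonconstant map $\mathbb P^1\to\mathcal S$ would lift to the étale cover $E\times\widetilde C$, and every map from $\mathbb P^1$ to $E$ or $\widetilde C$ is constant.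

Let $\psi:D\dashrightarrow D'$ be birational. The geometric generic fibre of $D\to\mathcal S$ is a rational surface, so by Lemma 2.2 the rational map $D\dashrightarrow D'\to\mathcal S$ is constant on it. By Lemma 2.1, $\psi^*$ maps $\Omega(\mathcal S)\subset\Omega(D')$ into $\Omega(\mathcal S)\subset\Omega(D)$. By symmetry $\psi^*$ restricts to an automorphism $\beta^*$ of $\Omega(\mathcal S)$, given by a birational map $\beta:\mathcal S\dashrightarrow\mathcal S$.

**Step 8: $\beta$ descends to $C$.** Let $\Gamma\cong E$ be a general fibre of $\mathcal S\to C$. Then $\beta$ gives a morphism $\Gamma\to\mathcal S$. The components of the pullback of $E\times\widetilde C\to\mathcal S$ to $\Gamma$ are finite étale over $\Gamma$, hence of genus 1, and they map constantly to $\widetilde C$, which has genus at least 4. So $\Gamma\to\mathcal S\to C$ is constant. Hence the rational map $\mathcal S\dashrightarrow C\times C$ given by the projection before and after $\beta$ has a curve as image, so $\beta^*(L_0)$ is algebraic over $L_0$. Since $S_r$ is geometrically integral, $L_0$ is algebraically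 closed in $\Omega(\mathcal S)$, so $\beta^*(L_0)\subset L_0$. The same for $\beta^{-1}$ gives $\beta^*|_{L_0}=\delta\in\mathrm{Aut}_\Omega(L_0)$.

**Step 9: contradiction.** By Section 2, applied over the field $L_0$, $\beta^*$ gives ${}^\delta S_r\cong S_r$ over $L_0$. Put $L_1=\Omega(\mathcal S)$. The generic fibres of $D'\to\mathcal S$ and $D\to\mathcal S$ are birational to $({}^\sigma X_0)_{L_1}$ and $(X_0)_{L_1}$, and $\psi^*$ is semilinear over $\beta^*$. Twisting by $\beta^*$, and using that ${}^\sigma X_0$ is defined over $L_0$, where $\beta^*$ is $\delta$, we see that $X_0$ and ${}^{\delta\sigma}X_0$ are birational over $L_1$, in which $L_0$ is algebraically closed. Lemma 9.1 gives $\delta\sigma=1$. So ${}^{\sigma^{-1}}S_r\cong S_r$; applying $\sigma$ and (15), $S_r\cong S_{\sigma(r)}\cong S_{r^3}$ over $L_0$, contradicting Lemma 8.3 with $v=v_0$. So $D_\Omega$ and $D'_\Omega$ are not birational.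

**Step 10: arbitrary $k$.** For any field $k$ of characteristic $0$, $[D_k]=[D'_k]$ by the base change homomorphism $K_0(\mathrm{Var}_{\mathbb Q})\to K_0(\mathrm{Var}_k)$. A birational map over $k$ would give one over $\Omega=\bar k$, which does not exist. $\blacksquare$
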